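# Convex curves with $\phi$-chords of constant length

## 1. A rod of constant length whose direction oscillates

Fix an angle $\phi\in(0,\pi)$ and put
$$x=\frac{\phi}{2},\qquad w=\frac{\pi}{2}-x\in\Big(0,\frac{\pi}{2}\Big).$$
We identify the plane with $\mathbb C$. The whole talk turns on one construction, which converts a scalar function $\delta$ into a convex curve. Think of a rod of fixed length that turns in the plane. If it turned uniformly, its direction at time $\theta$ would be $\theta+\text{const}$. We let it run ahead of this or lag behind it by a periodic angle $\delta(\theta)$, and we ask that the two ends of the rod trace the same convex curve, one end being ahead of the other by the normal angle $\phi$.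

**Lemma 1.** Let $n\ge 2$ and let $\delta:\mathbb R\to(-w,w)$ be real-analytic and $2\pi/n$-periodic, with $1+\delta'>0$ and
$$\big(1+\delta'(\theta+\phi)\big)\sin\big(w+\delta(\theta+\phi)\big)=\big(1+\delta'(\theta)\big)\sin\big(w-\delta(\theta)\big)\qquad(\theta\in\mathbb R).\tag{1}$$
Put $\rho=(1+\delta')\sin(w+\delta)>0$. Then $\rho$ is the radius of curvature, as a function of the normal angle $\theta$, of a strictly convex body $K$ with analytic boundary and $n$-fold rotational symmetry. If $\gamma(\theta)$ is the point of $\partial K$ with outward normal $e^{i\theta}$, then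
$$X(\theta):=\gamma(\theta+\phi)-\gamma(\theta)=\sin\phi\cdot i\,e^{i(\theta+x+\delta(\theta))},\tag{2}$$
so all segments $[\gamma(\theta),\gamma(\theta+\phi)]$ have length $\sin\phi=\sin 2w$. If $\delta$ is not constant, $K$ is not a disc. If $\delta$ is odd, $K$ is mirror symmetric, and hence invariant under the dihedral symmetry group of a regular $n$-gon.

The smallest example is $\delta\equiv0$. Equation (1) reads $\sin w=\sin w$, and $\rho=\sin w=\cos x$, so $K$ is a disc of radius $\cos x$. The segments have length $\sin 2x=2\cos x\sin x$. No other constant $\delta=d$ is allowed, since $\sin(w+d)=\sin(w-d)$ means $\cos w\sin d=0$, so $d=0$.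

*Proof.* **Step 1: the curve exists and is convex.** The function $\rho$ is $2\pi/n$-periodic with $n\ge2$, so its Fourier frequencies are multiples of $n$ and $\int_0^{2\pi}\rho e^{i\theta}d\theta=0$. Hence $\gamma'=i\rho e^{i\theta}$ has a $2\pi$-periodic analytic solution $\gamma$, with $\gamma'\neq0$. For fixed $\theta_0$,
$$\frac{d}{d\theta}\langle\gamma(\theta),e^{i\theta_0}\rangle=\rho(\theta)\,\mathrm{Re}\big(ie^{i(\theta-\theta_0)}\big)=-\rho(\theta)\sin(\theta-\theta_0).$$
So $\langle\gamma,e^{i\theta_0}\rangle$ increases strictly on $(\theta_0-\pi,\theta_0)$, decreases strictly on $(\theta_0,\theta_0+\pi)$, and has its only maximum (mod $2\pi$) at $\theta_0$. In particular $\gamma$ is injective mod $2\pi$. Let $K$ be the convex hull of the curve. The set where $K$ touches its support line with normal $e^{i\theta_0}$ is the convex hull of the maximizers on the curve, that is, the single point $\gamma(\theta_0)$. So $\partial K$ is exactly the curve, $K$ is strictly convex, $\gamma(\theta)$ has outward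 normal $e^{i\theta}$, and the radius of curvature there is $|\gamma'(\theta)|=\rho(\theta)$.

**Step 2: the chord has constant length.** Equation (1) says $\rho(\theta+\phi)=(1+\delta'(\theta))\sin(w-\delta(\theta))$. Since $\phi=\pi-2w$, we have $e^{i\phi}=-e^{-2iw}$, and therefore
$$X'=ie^{i\theta}\big(\rho(\theta+\phi)e^{i\phi}-\rho(\theta)\big)=-ie^{i\theta}(1+\delta')e^{-iw}\big[\sin(w-\delta)e^{-iw}+\sin(w+\delta)e^{iw}\big].$$
The real part of the bracket is $\cos w\,(\sin(w-\delta)+\sin(w+\delta))=2\sin w\cos w\cos\delta$. Its imaginary part is $\sin w\,(\sin(w+\delta)-\sin(w-\delta))=2\sin w\cos w\sin\delta$. So the bracket is $\sin 2w\,e^{i\delta}$, and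
$$X'=-\sin 2w\,e^{-iw}\,i(1+\delta')e^{i(\theta+\delta)}=-\sin2w\,e^{-iw}\big(e^{i(\theta+\delta)}\big)'.$$
Hence $X=-\sin2w\,e^{-iw}e^{i(\theta+\delta)}+C$. To see that $C=0$, take means over $[0,2\pi]$. The mean of $X$ is $0$ because $\gamma$ is $2\pi$-periodic. The mean of $e^{i\theta}e^{i\delta}$ is $0$ because $e^{i\delta}$ is $2\pi/n$-periodic, so only frequencies $\equiv1\pmod n$ occur, and $n\ge2$. As $-e^{-iw}=e^{i(\pi-w)}=ie^{ix}$ and $\sin2w=\sin\phi$, this is (2).

**Step 3: symmetry and non-circularity.** Since $\gamma'(\theta+2\pi/n)=e^{2\pi i/n}\gamma'(\theta)$, we get $\gamma(\theta+2\pi/n)=e^{2\pi i/n}\gamma(\theta)+\text{const}$, so a rotation by $2\pi/n$ about some point maps $K$ to itself. If $K$ were a disc of radius $r$, then $X(\theta)e^{-i\theta}=r(e^{i\phi}-1)$ would be constant. By (2), $e^{i\delta}$ would then be constant, and $\delta$ too, because it is continuous. Finally let $\delta$ be odd, so $\delta'$ is even. Then by (1)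
$$\rho(-\theta)=(1+\delta'(\theta))\sin(w-\delta(\theta))=\rho(\theta+\phi),$$
so $\rho$ is symmetric about $\phi/2$. The reflection $\sigma(z)=e^{i\phi}\bar z$ sends normal angle $\theta$ to $\phi-\theta$, so $\sigma(K)$ has the same radius of curvature function as $K$, and $\sigma(K)$ is a translate of $K$. Put the centroid of $K$ at $0$; then $\sigma(K)=K$, and the $n$-fold rotation is about $0$ too. The two generate the dihedral group. $\square$

## 2. Do constant $\phi$-chords force a disc?

The curve of Lemma 1 is built to decide the following question. It is posed in connection with "On isoptics and isochordal-viewed curves" (doi:10.1007/s00010-021-00835-5), and the general case is described in the literature as an open conjecture.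

Let $K\subset\mathbb R^2$ be a strictly convex body with differentiable boundary. Strict convexity means that for each $\theta$ exactly one point $\gamma(\theta)\in\partial K$ has outward normal $e^{i\theta}$. Differentiability means that each boundary point has exactly one outward normal.

**Definition.** A *$\phi$-chord* of $K$ is a segment joining two boundary points whose tangent lines meet at the angle $\phi$, measured as follows. If $P$ is the intersection of the two tangents, the wedge at $P$ bounded by the two tangent rays and containing $K$ has angle $\pi-\phi$. Equivalently, the outward normals at the two points differ by $\phi$. So the $\phi$-chords are exactly the segments $[\gamma(\theta),\gamma(\theta+\phi)]$.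

For a disc of radius $r$, the endpoints of a $\phi$-chord are seen from the center under the angle $\phi$, so every $\phi$-chord has length $2r\sin(\phi/2)$. For the ellipse with semi-axes $\alpha,\beta$ we have
$$\gamma(\theta)=\frac{(\alpha^2\cos\theta,\ \beta^2\sin\theta)}{\sqrt{\alpha^2\cos^2\theta+\beta^2\sin^2\theta}}.$$
Take $\phi=\pi/2$. The chord from $\gamma(0)$ to $\gamma(\pi/2)$ has length $\sqrt{\alpha^2+\beta^2}$, and the chord from $\gamma(\pi/4)$ to $\gamma(3\pi/4)$ has length $2\alpha^2/\sqrt{\alpha^2+\beta^2}$. They are equal only if $\alpha=\beta$.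

The question: *if for some fixed $\phi\in(0,\pi)$ all $\phi$-chords of $K$ have the same length, must $K$ be a disc?* The answer is no in general, and yes for at least two angles.

**Theorem 1.** Let $\phi_0\in(0,\pi)$ and $\varepsilon>0$. For every sufficiently large integer $n$ there are an angle $\phi\in(0,\pi)$, a rational multiple of $\pi$ with $|\phi-\phi_0|\le2\pi/n$, and a convex body $K$ such that:

* $K$ is not a disc, and all $\phi$-chords of $K$ have the same length;
* $\partial K$ is real-analytic with positive curvature (so $K$ is strictly convex with differentiable boundary);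
* $K$ is invariant under the dihedral symmetry group of a regular $n$-gon (so it is centrally symmetric if $n$ is even);
* after scaling, the radius of curvature of $\partial K$ lies in $[1-\varepsilon,1+\varepsilon]$.

**Theorem 2.** If $\phi\in\{\pi/2,\,2\pi/3\}$, every strictly convex body with differentiable boundary whose $\phi$-chords all have the same length is a disc.

Which angles are rigid in general is not decided here. We start with Theorem 2, since it concerns the two cases one can treat by hand.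

## 3. Three or four chords in a closed chain: $\phi=2\pi/3$ and $\phi=\pi/2$

If $k\phi=2\pi$, the chords $X(\theta),X(\theta+\phi),\dots,X(\theta+(k-1)\phi)$ form a closed polygon with equal sides. For $k=3$ it is an equilateral triangle and for $k=4$ a rhombus, and this is what makes these angles accessible.

In Theorem 2 the support function need not be twice differentiable, so we work with measures. For continuous functions of locally bounded variation, $du$ denotes the Lebesgue–Stieltjes measure, which has no atoms. Recall $d(uv)=u\,dv+v\,du$ and $d(F(u))=F'(u)\,du$ for $F\in C^1$.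

**Step 1: the curvature measure.** *Purpose: give meaning to $\gamma'=i\rho e^{i\theta}$ without smoothness.* Let $h(\theta)=\max_{p\in K}\langle p,e^{i\theta}\rangle=\langle\gamma(\theta),e^{i\theta}\rangle$. For $|\theta|<\pi/2$ write $h(\theta)=\cos\theta\,G(\tan\theta)$ with $G(s)=\max_{p\in K}(p_1+sp_2)$. The maximizer $p(s)$ is unique, and $p(\tan\theta)=\gamma(\theta)$. By compactness and uniqueness, $p(s)$ is continuous in $s$. Testing each maximizer in the other problem gives, for $s'>s$,
$$p_2(s)(s'-s)\le G(s')-G(s)\le p_2(s')(s'-s).$$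
So $G\in C^1$, and $G'=p_2$ is continuous and nondecreasing. Now
$$h'=-\sin\theta\,G(\tan\theta)+\frac{G'(\tan\theta)}{\cos\theta},$$
and inserting $G=p_1+\tan\theta\,p_2$, $G'=p_2$ gives $h'=-\sin\theta\,p_1+\cos\theta\,p_2=\langle\gamma,ie^{i\theta}\rangle$. Thus $\gamma=(h+ih')e^{i\theta}$. Differentiating once more,
$$dh'=-\cos\theta\,G\,d\theta-\frac{\sin\theta}{\cos^2\theta}G'd\theta+\frac{\sin\theta}{\cos^2\theta}G'd\theta+\frac{1}{\cos\theta}\,d\big(G'(\tan\theta)\big),$$
so $d\rho:=dh'+h\,d\theta=\frac{1}{\cos\theta}\,d(G'(\tan\theta))\ge0$, without atoms. Rotating coordinates, the same holds near every $\theta$. The product rule gives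
$$d\gamma=e^{i\theta}\big(dh+i\,dh'+ih\,d\theta-h'd\theta\big)=ie^{i\theta}d\rho .$$
For a disc of radius $r$, for instance, $d\rho=r\,d\theta$. Differentiability of $\partial K$ makes $\gamma$ injective mod $2\pi$. So $\rho$ has *full support*: if an interval had $\rho$-measure $0$, then $\gamma$ would be constant on it.

**Step 2: the angle function of $K$.** *Purpose: show that $\delta$ from Section 1 exists for every $K$ with constant $\phi$-chords.* Let all $\phi$-chords have length $c$; here $c>0$ by injectivity. With $t(\theta)=ie^{i\theta}$ write $X(\theta)=\gamma(\theta+\phi)-\gamma(\theta)=A\,t(\theta)+A't(\theta+\phi)$, which is possible since $\sin\phi\ne0$. Since $\gamma(\theta)$ is the only maximizer of $\langle\cdot,e^{i\theta}\rangle$ on $K$,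
$$0>\langle X,e^{i\theta}\rangle=-A'\sin\phi,\qquad 0<\langle X,e^{i(\theta+\phi)}\rangle=A\sin\phi .$$
So $A,A'>0$, and $X=ie^{i\theta}(A+A'e^{i\phi})$ where $A+A'e^{i\phi}$ has argument strictly between $0$ and $\phi=2x$. Call this argument $x+\delta(\theta)$. Then
$$X=c\,i\,e^{i(\theta+x+\delta(\theta))},\qquad|\delta|<x,$$
and $\delta$ is $2\pi$-periodic. The function $X/(ie^{i\theta})$ is continuous, of bounded variation, and takes values in a compact subset of the open upper half-plane, where the argument is Lipschitz. So $\delta$ is continuous and of bounded variation.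

**Step 3: the curvature measure in terms of $\delta$.** *Purpose: obtain a form of (1) for measures.* Put $\delta_k(\theta)=\delta(\theta+k\phi)$, let $d\rho_k$ be $d\rho$ shifted in the same way, and let $d\alpha_k=d\theta+d\delta_k$. Computing $dX$ from $\gamma$ and from Step 2,
$$ie^{i(\theta+\phi)}d\rho_1-ie^{i\theta}d\rho_0=dX=-c\,e^{i(\theta+x+\delta_0)}d\alpha_0 .$$
Divide by $ie^{i(\theta+x)}$ to get $e^{ix}d\rho_1-e^{-ix}d\rho_0=ic\,e^{i\delta_0}d\alpha_0$. The real and imaginary parts are
$$\cos x\,(d\rho_1-d\rho_0)=-c\sin\delta_0\,d\alpha_0,\qquad\sin x\,(d\rho_1+d\rho_0)=c\cos\delta_0\,d\alpha_0 .$$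
Solving for $d\rho_0,d\rho_1$ and shifting $\theta$ by $k\phi$,
$$d\rho_k=\frac{c}{\sin2x}\cos(x-\delta_k)\,d\alpha_k,\qquad d\rho_{k+1}=\frac{c}{\sin2x}\cos(x+\delta_k)\,d\alpha_k .\tag{3}$$
With $u_k=\cos(x+\delta_k)$ and $v_k=\cos(x-\delta_k)$, it follows that
$$v_k\,d\rho_{k+1}=u_k\,d\rho_k .\tag{4}$$
(In the smooth case with $c=\sin2x$, the two formulas in (3), the first with $k=1$ and the second with $k=0$, give $d\rho_1$ twice; equating them is (1), because $\cos(x\mp\delta)=\sin(w\pm\delta)$.)

If $\delta\equiv0$, then (3) says that $h''+h$ is a constant $r$, so $h=r+p_1\cos\theta+p_2\sin\theta$ and $K$ is a disc. So it suffices to prove $\delta\equiv0$. Let $X_k=X(\theta+k\phi)$, with argument $\alpha^{(k)}=\theta+k\phi+\frac\pi2+x+\delta_k$.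

**Step 4: the case $\phi=2\pi/3$.** Here $x=\pi/3$ and $X_0+X_1+X_2=\gamma(\theta+2\pi)-\gamma(\theta)=0$. Three complex numbers of equal nonzero modulus with sum $0$ have arguments pairwise differing by $\pm\frac{2\pi}3$ mod $2\pi$. But $\alpha^{(k+1)}-\alpha^{(k)}=\frac{2\pi}3+\delta_{k+1}-\delta_k\in(0,\frac{4\pi}3)$, so this difference is exactly $\frac{2\pi}3$. Hence $\delta_0=\delta_1=\delta_2$; write $\delta,u,v$ for the common functions. Since $d\rho_3=d\rho_0$, using (4) three times gives
$$v^3d\rho_0=v^3d\rho_3=v^2u\,d\rho_2=vu^2\,d\rho_1=u^3\,d\rho_0 .$$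
The continuous function $v^3-u^3$ vanishes $\rho$-almost everywhere, so everywhere by full support. Hence $u=v$, that is, $2\sin x\sin\delta=0$. As $|\delta|<\pi/3$, $\delta\equiv0$.

**Step 5: the case $\phi=\pi/2$.** Here $x=\pi/4$ and $|\delta|<\pi/4$, so all $u_k,v_k>0$.

First we find the shape of the closed chain $X_0+X_1+X_2+X_3=0$. If $z_0,\dots,z_3$ have equal modulus $c>0$ and sum $0$, then $\sum z_k^{-1}=c^{-2}\sum\bar z_k=0$. So the elementary symmetric functions $e_1$ and $e_3=e_4\sum z_k^{-1}$ vanish. The $z_k$ are the roots of the even polynomial $z^4+e_2z^2+e_4$, so they form two pairs $\{z,-z\}$. Now $\alpha^{(k+1)}-\alpha^{(k)}=\frac\pi2+\delta_{k+1}-\delta_k\in(0,\pi)$ for all $k$, with $\alpha^{(4)}=\alpha^{(0)}+2\pi$. So $X_0$ is opposite neither to $X_1$ nor to $X_3$, and therefore $X_2=-X_0$. Since $0<\alpha^{(2)}-\alpha^{(0)}<2\pi$, this difference is $\pi$, so $\delta_2=\delta_0$. Shifting $\theta$ gives $\delta_3=\delta_1$.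

Next, (4) used four times with $d\rho_4=d\rho_0$ gives $v_0v_1v_2v_3\,d\rho_0=u_0u_1u_2u_3\,d\rho_0$. By full support, $(v_0v_1)^2=(u_0u_1)^2$ everywhere, and by positivity $v_0v_1=u_0u_1$. Expanding the products and cancelling $\frac12\cos(\delta_0-\delta_1)$, we get $\cos(2x-\delta_0-\delta_1)=\cos(2x+\delta_0+\delta_1)$, that is, $\sin(\delta_0+\delta_1)=0$. Since $|\delta_0+\delta_1|<\frac\pi2$, $\delta_1=-\delta_0$.

Finally, (3) gives $d\rho_1$ in two ways:
$$\frac{c}{\sin2x}\cos(x+\delta_0)\,d\alpha_0=d\rho_1=\frac{c}{\sin2x}\cos(x-\delta_1)\,d\alpha_1=\frac{c}{\sin2x}\cos(x+\delta_0)\,d\alpha_1 .$$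
As $\cos(x+\delta_0)>0$, $d\alpha_0=d\alpha_1$, so $d\delta_0=d\delta_1=-d\delta_0$. Hence $\delta$ is constant, and $\delta_1=-\delta_0$ gives $\delta\equiv0$. This proves Theorem 2. $\blacksquare$

The argument does not carry over to five chords as it stands. Five unit vectors with sum $0$ can be very different from a regular pentagon, for example $1,\omega,\omega^2,z,-z$ with $\omega=e^{2\pi i/3}$ and any $|z|=1$.

## 4. Linearization at the disc: $n\tan nx=\tan x$

To look for counterexamples, perturb the disc. Take logarithms in (1), put $\delta=\epsilon\eta$ and keep first-order terms. With $\cot w=\tan x=:T$,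
$$\eta'(\theta+\phi)+T\eta(\theta+\phi)=\eta'(\theta)-T\eta(\theta).$$
On $e^{ik\theta}$ this requires
$$ik(e^{2ikx}-1)+T(e^{2ikx}+1)=2e^{ikx}\big(-k\sin kx+T\cos kx\big)=0,$$
so there is a first-order deformation of frequency $k$ exactly when
$$k\sin kx=\tan x\,\cos kx .\tag{5}$$
The values $k=\pm1$ always satisfy (5), but they are excluded in Lemma 1 because $\delta$ has period $2\pi/n$ with $n\ge2$. For $k=n\ge2$, (5) is $n\tan nx=\tan x$.

*By hand.* For $x=\pi/4$ the condition is $k\tan(k\pi/4)=1$, and $\tan(k\pi/4)\in\{0,\pm1,\infty\}$ leaves only $k=\pm1$. For $x=\pi/3$ the condition is $k\tan(k\pi/3)=\sqrt3$, and $\tan(k\pi/3)\in\{0,\pm\sqrt3\}$ again leaves only $k=\pm1$. This agrees with Theorem 2. Now let $x$ be free and $t=\tan x>0$. For $n=2$: $\frac{4t}{1-t^2}=t$ gives $t^2=-3$, impossible. For $n=3$: $\frac{3(3t-t^3)}{1-3t^2}=t$ gives $9=1$, impossible. For $n=4$: $\frac{16t(1-t^2)}{1-6t^2+t^4}=t$ gives $t^4+10t^2-15=0$, so $t^2=2\sqrt{10}-5$ and $x\approx49^\circ$. So the first resonance occurs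 at $n=4$.

*Resonances are dense.* Let $k\ge2$, $l\ge1$ and $\pi(l+\frac12)/k<\frac\pi2$. On the interval from $\pi l/k$ to $\pi(l+\frac12)/k$ the function $k\tan kx-\tan x$ goes from a negative value to $+\infty$, so it has a zero. As $k\to\infty$ these intervals enter every open subinterval of $(0,\frac\pi2)$.

## 5. Logarithmic coordinates and a difference equation

Equation (1) compares $\log[(1+\delta')\sin(w+\delta)]$ at $\theta+\phi$ with $\log[(1+\delta')\sin(w-\delta)]$ at $\theta$. It is natural to use half the sum and half the difference of $\log\sin(w\pm\delta)$, and to take the difference as the new unknown.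

Let $n\ge2$, $l\ge1$ be integers and $x\in(0,\frac\pi2)$ with $nx=\pi l+y$, $0<y<\frac\pi2$. Put
$$T=\tan x=\cot w,\qquad W=\frac1T=\tan w,\qquad b=\frac Tn,\qquad B=b\sqrt{1+W^2}=\frac{1}{n\cos x},\qquad 1+\mu=b\cot y .$$
Then $nWb=1$ and $n\phi=2\pi l+2y$. The resonance $n\tan nx=\tan x$ reads $b\cot y=1$, so $\mu$ measures the distance from resonance.

For an odd, real-analytic, $2\pi$-periodic real $f$ with $|f'|<1$ put
$$E=1+(1+W^2)\sinh^2(bf)=\cosh^2(bf)+W^2\sinh^2(bf),\qquad g=2bf,$$
$$N(f)=\log(E-f')-\tfrac32\log E,\qquad\delta(\theta)=-\arctan\big(W\tanh(bf(n\theta))\big).$$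

**Lemma 2.** Suppose $Q:=N(f)$ satisfies
$$Q(\tau+2y)-Q(\tau)=\tfrac12\big(g(\tau+2y)+g(\tau)\big)\qquad\text{for all }\tau.\tag{6}$$
Then $\delta$ is odd and satisfies all hypotheses of Lemma 1. If $f\not\equiv0$, then $\delta$ is not constant.

*Proof.* **Step 1: range and derivative of $\delta$.** We have $|\tan\delta|<W=\tan w$, so $|\delta|<w$. Clearly $\delta$ is analytic, odd and $2\pi/n$-periodic. With $f$ evaluated at $\tau=n\theta$ and $nWb=1$,
$$\delta'=-\frac{nWb\,f'/\cosh^2(bf)}{1+W^2\tanh^2(bf)}=-\frac{f'}{E},\qquad1+\delta'=\frac{E-f'}{E}>0,$$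
because $E\ge1>|f'|$.

**Step 2: the two logarithms.** The quotient is
$$\frac{\sin(w-\delta)}{\sin(w+\delta)}=\frac{W-\tan\delta}{W+\tan\delta}=\frac{1+\tanh bf}{1-\tanh bf}=e^{2bf}=e^g .$$
The product is
$$\sin(w-\delta)\sin(w+\delta)=\cos^2w\cos^2\delta\,(W^2-\tan^2\delta)=\frac{\cos^2w\;W^2/\cosh^2(bf)}{1+W^2\tanh^2(bf)}=\frac{\sin^2w}{E}.$$
Hence $\log\sin(w\pm\delta)=\log\sin w-\frac12\log E\mp\frac g2$. Adding $\log(1+\delta')=\log(E-f')-\log E$,
$$\log\big[(1+\delta')\sin(w\pm\delta)\big]=Q+\log\sin w\mp\tfrac g2 .$$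

**Step 3: equation (1).** Since $n(\theta+\phi)\equiv\tau+2y\pmod{2\pi}$, equation (1) becomes $Q(\tau+2y)-\frac12g(\tau+2y)=Q(\tau)+\frac12g(\tau)$, which is (6). A constant odd $\delta$ is $0$, and then $f\equiv0$. $\square$

In Fourier coefficients, (6) is $(e^{2imy}-1)\hat Q_m=b(e^{2imy}+1)\hat f_m$. Dividing by $2ie^{imy}$,
$$\sin(my)\,\hat Q_m=-ib\cos(my)\,\hat f_m\qquad(m\in\mathbb Z).\tag{7}$$

For even $u$ let $[u]_m$ ($m\ge1$) be its coefficient of $\cos m\tau$. Write $f=\sum_{m\ge1}c_m\sin m\tau$. Then $E$, $f'$, $N(f)$ are even. If $\sin(my)\ne0$, (7) says $[Q]_m=-b\cot(my)\,c_m$. With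
$$\tilde N(f)=N(f)+f',$$
which has no linear part, and $[f']_m=mc_m$, this is
$$(m-b\cot my)\,c_m=[\tilde N(f)]_m\qquad(m\ge1,\ \sin my\ne0).\tag{8}$$
For $m=1$ the factor on the left is $1-b\cot y=-\mu$. With $e=E-1$ and $\psi(z)=\log(1+z)-z$ we have
$$\tilde N(f)=\psi(e-f')+e-\tfrac32\log(1+e).\tag{9}$$

## 6. The third-order obstruction at a resonant angle

The obvious plan: choose $x$ with $n\tan nx=\tan x$ exactly, so $\mu=0$, and continue the first-order solution $f=a\sin\tau$ to a family
$$f=a\sin\tau+a^2p+a^3r+O(a^4)$$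
of solutions of (8) with $p,r$ odd, at this fixed angle. (We understand the expansion to hold together with one derivative. By changing the parameter $a$ we may assume that $p$ has no $\sin\tau$ term.) Here is where this stops.

Since $e=B^2f^2+O(a^4)$, expanding (9) gives
$$\tilde N(f)=-\tfrac12f'^2+e f'-\tfrac13f'^3-\tfrac12e+O(a^4).$$
*Order two, mode $2$.* The $a^2$-term is $-\frac12\cos^2\tau-\frac12B^2\sin^2\tau$, with $\cos2\tau$-coefficient $-\frac14(1-B^2)$. From $b\cot y=1$ we have $\tan y=b$ and $b\cot2y=\frac12(b\cot y-b\tan y)=\frac12(1-b^2)$, so $2-b\cot2y=\frac12(3+b^2)$; also $\sin2y\neq0$ because $0<y<\frac\pi2$. So (8) forces the coefficient of $\sin2\tau$ in $p$ to be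
$$p_2=-\frac{1-B^2}{2(3+b^2)} .$$
*Order three, mode $1$.* By (8) with $\mu=0$, $[\tilde N(f)]_1$ must vanish. Its $a^3$-coefficient collects $-p_2$ from $-\frac12f'^2$ (the term $-\cos\tau\,p'$, in which only the mode $2$ of $p$ reaches $\cos\tau$). It also collects $-\frac12B^2p_2$ from $-\frac12e$ (the term $-B^2\sin\tau\,p$), $+\frac14B^2$ from $ef'$, and $-\frac14$ from $-\frac13f'^3$. The sum is
$$\kappa=\frac{(1-B^2)(2+B^2)}{4(3+b^2)}-\frac{1-B^2}{4}=\frac{(1-B^2)(B^2-b^2-1)}{4(3+b^2)}=-\frac{(1-B^2)(1-n^{-2})}{4(3+b^2)},$$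
because $B^2-b^2=b^2W^2=n^{-2}$. So $\kappa\ne0$ unless $B=1$, that is, unless $n\cos x=1$. In the example $n=4$, $\tan^2x=2\sqrt{10}-5$, we have $B^2=\frac1{16}(2\sqrt{10}-4)<1$, and the infinitesimal deformation does not extend to order three in this way.

The equation for the first mode suggests the repair: with $\mu\ne0$ it reads $-\mu a=\kappa a^3+\cdots$, so $\mu\approx-\kappa a^2$, which is about $a^2/12$ for large $n$ and small $b,B$. The angle should sit slightly off the resonance, on the side $\mu>0$. But letting $x$ vary continuously with $a$ meets a second difficulty. For the mode $m\ge2$ of $f$ one must invert $m\sin my-b\cos my$, which vanishes when $x$ is resonant for the frequency $k=mn$ in (5). By Section 4 such $x$ (over all $m$) are dense, so every interval of angles contains values at which some higher mode cannot be solved for.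

The way out is to keep $y$ on the values $y=\pi/q$ with $q$ an integer. Then (7) splits cleanly. If $q\mid m$, then $\sin my=0$, and (7) says $\hat f_m=0$ and leaves $\hat Q_m$ free. If $q\nmid m$, then $my$ stays at distance at least $y$ from $\pi\mathbb Z$, and $m-b\cot my$ is bounded below. Unknowns and equations both live on the modes $q\nmid m$, and no small divisors occur. The detuning $\mu$ is then a fixed number given by arithmetic, and we solve for the *amplitude* $a$ instead. For this we need $\mu>0$ and $\mu$ small.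

## 7. Estimates for $y=\pi/q$

From now on $n\ge2$, $l\ge1$, $q\ge4$ are integers,
$$x=\frac\pi n\Big(l+\frac1q\Big)<\frac\pi2,\qquad y=\frac\pi q,\qquad0<\mu\le\tfrac12,\qquad B\le1 .$$
Note $b\le B\le1$. We look for odd $f=\sum_{m\ge1,\,q\nmid m}c_m\sin m\tau$ with (8) for all $m\ge1$, $q\nmid m$. Such an $f$, with $|f'|<1$, satisfies (7) for every $m$: for $q\mid m$ both sides vanish, for positive $m$ with $q\nmid m$ (7) is (8), and negative $m$ follow by complex conjugation. So it satisfies (6).

**Step 1: norms.** *Purpose: a space where nonlinear functions are estimated by their power series.* Let $\mathcal A$ be the Banach algebra of functions $u=\sum u_me^{im\tau}$ with $|u|=\sum2^{|m|}|u_m|<\infty$. (We write $|u|$ for the norm.) Its elements are real-analytic on $\mathbb R$, $\|u\|_\infty\le|u|$, and $|\cos\tau|=|\sin\tau|=2$. For even $u$ and $m\ge1$, $|[u]_m|=2|u_m|\le|u|$. For odd $f$ put $\|f\|=|f'|$. Since $f$ has no mode $0$, $|f|\le\|f\|$. All functions are real-valued. If $F(t)=\sum F_kt^k$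 and $|u|,|v|\le s$ with $s$ inside the disc of convergence, then $|u^k-v^k|\le ks^{k-1}|u-v|$ yields
$$|F(u)-F(v)|\le\Big(\sum_{k\ge1}k|F_k|s^{k-1}\Big)|u-v| .$$
Also $F(u)$ is the pointwise composition, because evaluation at a point is a continuous homomorphism.

**Step 2: the linear part.** *Purpose: invert the left side of (8) for $m\ge2$.* If $q\nmid m$, the distance of $my$ to $\pi\mathbb Z$ is at least $y$, so $|b\cot my|\le b\cot y=1+\mu\le\frac32$. Hence $m-b\cot my\ge m-\frac32\ge\frac m4$ for $m\ge2$. Define $S$ on even functions by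
$$S\cos m\tau=\frac{\sin m\tau}{m-b\cot my}\quad(m\ge2,\ q\nmid m),\qquad S\cos m\tau=0\ \text{ for all other }m\ge0 .$$
In $(Su)'$ the $m$-th coefficient of $u$ is multiplied by at most $m/(m/4)=4$, so $\|Su\|\le4|u|$.

**Step 3: the nonlinear part.** *Purpose: show that $\tilde N$ is quadratically small.* Let $\|f\|,\|\tilde f\|\le r\le\frac14$, with $e,\tilde e$ belonging to $f,\tilde f$. The power series of $(1+W^2)\sinh^2(bt)$ has nonnegative coefficients and derivative $(1+W^2)b\sinh(2bt)$, and $\sinh t\le2t$ on $[0,1]$, so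
$$|e-\tilde e|\le(1+W^2)b\cdot4br\,|f-\tilde f|\le4B^2r\|f-\tilde f\|,\qquad|e|\le4B^2r^2\le r .$$
Hence $|e-f'|\le2r\le\frac12$, likewise for $\tilde f$, and $|(e-f')-(\tilde e-\tilde f')|\le(4r+1)\|f-\tilde f\|\le2\|f-\tilde f\|$. Since $\psi(z)=\sum_{k\ge2}(-1)^{k-1}z^k/k$, for $|z|,|\tilde z|\le s\le\frac12$ in $\mathcal A$ we have $|\psi(z)-\psi(\tilde z)|\le\frac s{1-s}|z-\tilde z|\le2s|z-\tilde z|$. Take $s=2r$. Also $|\log(1+e)-\log(1+\tilde e)|\le\frac1{1-r}|e-\tilde e|\le2|e-\tilde e|$. From (9),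
$$|\tilde N(f)-\tilde N(\tilde f)|\le8r\|f-\tilde f\|+4|e-\tilde e|\le24r\|f-\tilde f\|,\qquad|\tilde N(f)|\le24\|f\|^2,\tag{10}$$
the second part with $\tilde f=0$, $r=\|f\|$ and $\tilde N(0)=0$.

## 8. Lyapunov–Schmidt reduction to one equation for the amplitude

**Step 1: solve all modes $m\ge2$.** Let $0<a\le10^{-3}$ and write $f=a\sin\tau+h$, with $h$ in the Banach space (norm $\|\cdot\|$) of real odd functions containing only modes $m\ge2$, $q\nmid m$. Equations (8) for $m\ge2$, $q\nmid m$, are equivalent to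
$$h=S\tilde N(a\sin\tau+h).$$
If $\|h\|\le a$ then $\|f\|\le2a+a=3a\le\frac14$. By (10) the right side has norm at most $4\cdot24\cdot9a^2=864a^2\le a$, and Lipschitz constant in $h$ at most $4\cdot24\cdot3a\le0.288$. So there is a unique fixed point $h_a$ in the ball $\|h\|\le a$, and
$$\|h_a\|\le864a^2 .$$

**Step 2: continuity in $a$.** *Purpose: permit an intermediate value argument.* For $a,a'\in(0,10^{-3}]$, (10) with $r=3\cdot10^{-3}$ gives
$$\|h_a-h_{a'}\|\le0.288\big(2|a-a'|+\|h_a-h_{a'}\|\big),$$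
so $\|h_a-h_{a'}\|\le\frac{0.576}{0.712}|a-a'|$.

**Step 3: what remains.** The mode $m=1$ of (8) is
$$-\mu a=\big[\tilde N(a\sin\tau+h_a)\big]_1 .\tag{11}$$

## 9. The cubic coefficient $-\frac1{12}$

**Claim.** $\big[\tilde N(a\sin\tau+h_a)\big]_1=-\dfrac{a^3}{12}+\varrho(a)$ with $|\varrho(a)|\le C_0\,a^3(a+B^2+\mu)$, where $C_0$ is an absolute constant.

This is the calculation of Section 6 with remainders. All $O(\cdot)$ are bounds in the norm $|\cdot|$ with absolute constants, for $0<a\le10^{-3}$, $B\le1$, $0<\mu\le\frac12$. Let $f=a\sin\tau+h_a$ and $z=e-f'$. Then $|f|,|f'|\le3a$, $|h_a|\le|h_a'|\le864a^2$, $|e|\le4B^2(3a)^2=36B^2a^2$ and $|z|\le4a$.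

**Step 1: expand $\tilde N$ to third order.** From the series of $\psi$,
$$\Big|\psi(z)+\frac{z^2}2-\frac{z^3}3\Big|\le\frac{|z|^4}{4(1-|z|)}\le100a^4,\qquad\Big|e-\tfrac32\log(1+e)+\frac e2\Big|=\tfrac32|\psi(e)|\le|e|^2\le1296B^4a^4 .$$
Now replace $z$ by $-f'$. Since $z^2-f'^2=e(e-2f')$ and $z^3+f'^3=e(z^2-zf'+f'^2)$,
$$\tfrac12|z^2-f'^2|\le|e||f'|+\tfrac12|e|^2\le108B^2a^3+648B^4a^4,\qquad\tfrac13|z^3+f'^3|\le12B^2a^2(16+12+9)a^2 .$$
Therefore, by (9),
$$\tilde N(f)=-\tfrac12f'^2-\tfrac13f'^3-\tfrac12e+R,\qquad|R|=O(B^2a^3+a^4).$$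

**Step 2: the term $e$ does not matter.** The series of $\sinh^2t-t^2$ has nonnegative coefficients, starts at $t^4$ and has value $<1$ at $t=1$, so it is at most $t^4$ on $[0,1]$. Hence $|e-B^2f^2|\le(1+W^2)b^4(3a)^4\le81B^2a^4$. Also $|f^2-a^2\sin^2\tau|\le4a|h_a|+|h_a|^2=O(a^3)$. Since $[\sin^2\tau]_1=0$, $[e]_1=O(B^2a^3)$.

**Step 3: the term $f'^3$.** We have $|f'^3-a^3\cos^3\tau|\le|h_a'|(9+6+4)a^2=O(a^4)$, and $\cos^3\tau=\frac34\cos\tau+\frac14\cos3\tau$. So $[f'^3]_1=\frac34a^3+O(a^4)$.

**Step 4: the term $f'^2$.** Write $h_a=\sum_{m\ge2}\eta_m\sin m\tau$. Then $f'^2=a^2\cos^2\tau+2a\cos\tau\,h_a'+h_a'^2$, where $|h_a'^2|=O(a^4)$, $[\cos^2\tau]_1=0$, and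
$$2a\cos\tau\,h_a'=\sum_{m\ge2}am\eta_m\big(\cos(m+1)\tau+\cos(m-1)\tau\big).$$
Only $m=2$ contributes to $\cos\tau$, with $2a\eta_2$. So $[-\frac12f'^2]_1=-a\eta_2+O(a^4)$.

**Step 5: the coefficient $\eta_2$.** As $q\ge4$, $q\nmid2$, so the fixed point equation gives $\eta_2=[\tilde N(f)]_2/D$ with $D=2-b\cot2y$. From Step 1 with $|f'^2-a^2\cos^2\tau|=O(a^3)$, $|f'^3|=O(a^3)$, $|e|=O(B^2a^2)$,
$$[\tilde N(f)]_2=-\tfrac12a^2[\cos^2\tau]_2+O(a^3+B^2a^2)=-\tfrac{a^2}4+O(a^3+B^2a^2).$$
For $D$ use
$$b\cot2y=\tfrac12(b\cot y-b\tan y)=\tfrac12(1+\mu)-\tfrac12(1+\mu)\tan^2y,\qquad\tan y=\frac b{1+\mu}\le B .$$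
So $|D-\frac32|\le\frac\mu2+B^2$ and $D\ge\frac32-\frac\mu2\ge\frac12$. Thus $\frac1D=\frac23+O(\mu+B^2)$ and
$$\eta_2=-\frac{a^2}6+O\big(a^2(a+B^2+\mu)\big).$$

**Step 6: add up.** We obtain
$$[\tilde N(f)]_1=\frac{a^3}6-\frac13\cdot\frac34a^3+O\big(a^3(a+B^2+\mu)\big)=-\frac{a^3}{12}+O\big(a^3(a+B^2+\mu)\big).\qquad\square$$

**Solving for $a$.** Dividing (11) by $a$ and moving everything to one side, (11) is equivalent to
$$\Psi(a):=\mu+\frac{[\tilde N(a\sin\tau+h_a)]_1}{a}=\mu-\frac{a^2}{12}+\frac{\varrho(a)}a=0 .$$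
By (10) and Step 2 of Section 8, $\Psi$ is continuous on $(0,10^{-3}]$. By (10), $|\tilde N(a\sin\tau+h_a)|\le216a^2$, so $\Psi(a)\to\mu>0$ as $a\to0^+$. Let $a_1=\sqrt{24\mu}$ and suppose
$$a_1\le10^{-3},\qquad C_0(a_1+B^2+\mu)\le\tfrac1{24}.\tag{12}$$
Then $\Psi(a_1)\le\mu-2\mu+\frac{a_1^2}{24}=0$. So there is $a\in(0,a_1]$ with $\Psi(a)=0$, and $f=a\sin\tau+h_a$ satisfies (8) for all $m\ge1$, $q\nmid m$, hence (6). This $f$ is odd, analytic, $|f'|\le3a<1$, and $f\not\equiv0$ because its $\sin\tau$-coefficient is $a>0$. By Lemmas 2 and 1 we get a body $K$, not a disc, with $\phi$-chords of constant length for $\phi=2x$, analytic boundary of positive curvature, and dihedral symmetry.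

**Closeness to a disc.** By Step 2 of the proof of Lemma 2, $\rho=(1+\delta')\sin(w+\delta)=\sin w\cdot\exp(N(f)-bf)$ evaluated at $n\theta$. Since $N(f)=\tilde N(f)-f'$,
$$\Big|\log\frac{\rho}{\sin w}\Big|\le24(3a)^2+3a+3a\le7a\le7\sqrt{24\mu}.\tag{13}$$

## 10. Integers $l,q$ with $\mu\to0^+$ near every angle

It remains to find, for each large $n$, integers $l,q$ with $x$ near $\phi_0/2$ and $\mu>0$, $B$ so small that (12) holds. Let $x_0=\phi_0/2\in(0,\frac\pi2)$.

**Step 1: fix $l$.** For large $n$ let $l=\lfloor nx_0/\pi\rfloor$. Then $l\ge1$ and $\frac{\pi(l+1)}n\le x_0+\frac\pi n<\frac\pi2$, and $T^*:=\sup\tan\frac{\pi(l+1)}n<\infty$, the supremum being over all large $n$. For $q\ge3$ put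
$$x_q=\frac\pi n\Big(l+\frac1q\Big),\qquad r(q)=\frac{\tan x_q}{n\tan(\pi/q)} .$$
With $x=x_q$, $y=\pi/q$ we have $r(q)=b\cot y=1+\mu$. Both $x_q$ and $x_0$ lie in $[\frac{\pi l}n,\frac{\pi(l+1)}n]$, so $|2x_q-\phi_0|\le\frac{2\pi}n$.

**Step 2: choose $q$ just past the resonance.** For $n$ large, $r(3)\le\frac{T^*}{n\sqrt3}<1$. Since $\tan x_q\ge\tan\frac{\pi l}n>0$, $r(q)\to\infty$ as $q\to\infty$. Let $q$ be the smallest integer $\ge3$ with $r(q)>1$. Then $q\ge4$ and $0<r(q-1)\le1$. Since $x_q<x_{q-1}$,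
$$1<1+\mu=r(q)\le\frac{r(q)}{r(q-1)}\le\frac{\tan(\pi/(q-1))}{\tan(\pi/q)} .$$

**Step 3: smallness.** From $r(q)>1$ we get $\tan(\pi/q)<\frac{\tan x_q}{n}\le\frac{T^*}n$, so $q\to\infty$ as $n\to\infty$. The last quotient then tends to $1$, so $\mu\to0^+$. Also
$$B=\frac1{n\cos x}=\frac{\sqrt{1+\tan^2x}}n\le\frac{\sqrt{1+T^{*2}}}n\to0 .$$
So for all large $n$ the conditions $0<\mu\le\frac12$, $B\le1$ and (12) hold, and Section 9 produces $K$.

**Step 4: the assertions of Theorem 1.** The angle $\phi=2x_q=\frac{2\pi(lq+1)}{nq}$ is a rational multiple of $\pi$ in $(0,\pi)$ with $|\phi-\phi_0|\le2\pi/n$. For even $n$ the rotation by $\pi$ belongs to the symmetry group. Scale $K$ by $1/\sin w$. By (13) the radius of curvature then lies in $[e^{-7\sqrt{24\mu}},e^{7\sqrt{24\mu}}]$, which is contained in $[1-\varepsilon,1+\varepsilon]$ once $n$ is large. This proves Theorem 1: the disc is not characterized by having $\phi$-chords of constant length, and this fails for a set of angles $\phi$ that is dense in $(0,\pi)$.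 $\blacksquare$
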